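# Products of conjugates in semisimple groups, and a leading term that conjugation cannot change

## 1. An element of $\mathrm{SL}_1(D)$ whose inverse is not a product of its conjugates

**Theorem 1.** Let $k$ be a field of characteristic $0$ containing a non-square $\alpha$ (for example $k=\mathbb Q$ or $\mathbb R$ and $\alpha=-1$). Let $K=k(t)$ or $K=k((t))$. Let $D$ be the quaternion algebra over $K$ with basis $1,i,j,ij$, where
$$i^2=\alpha,\qquad j^2=t,\qquad ij=-ji .$$
Let $G=\mathrm{SL}_1(D)$, a form of $\mathrm{SL}_2$, hence connected, semisimple and simply connected. Put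
$$a=(1+ti)(1-ti)^{-1}\in G(K),\qquad b=a^{-1}.$$
Then every normal subgroup of $G(K)$ containing $a$ contains $b$, but $b$ is not a product of conjugates of $a$ in $G(K)$.

The theorem answers the following question. In any group, a product of conjugates of $a$ lies in every normal subgroup containing $a$. Is this the only obstruction? The starting point is a result about matrices: if $A,B$ are $n\times n$ matrices of determinant $1$ over a field $K$, with $n>2$ or $|K|>3$, and $A$ is not scalar, then $B$ is a product of matrices similar to $A$. The source of the problem, "Products of similar matrices" (http://www.ams.org/proc/1998-126-04/S0002-9939-98-04368-8/home.html), leads to this statement.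

**Conjecture.** Let $G$ be a connected semisimple algebraic group over a field $K$ of characteristic zero, and let $a,b\in G(K)$. Suppose that no normal subgroup of $G(K)$ (in the abstract group sense) contains $a$ but not $b$. Then $b$ is a product of conjugates of $a$, the conjugates being taken in $G(K)$.

It is known for orthogonal groups, for symplectic groups, and for all semisimple groups over local fields. Theorem 1 says that it is false in general: with $\alpha=-1$ it fails over $\mathbb Q(t)$, $\mathbb R(t)$ and $\mathbb R((t))$, for a group of type $A_1$. There is no clash with the known cases. These fields are not local, and $G$ is a $\mathrm{Spin}_3$, not an orthogonal group or a split symplectic group.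

The word "product" carries the content. Inverses of conjugates are not allowed, only products $c_1\cdots c_m$ with $m\ge 1$ and every $c_l$ conjugate to $a$ itself. The normal subgroup condition on $b=a^{-1}$ is automatic, so all the work is in showing that $a^{-1}$ is never such a product.

After Theorem 1 we prove further statements: Theorem 2 (a class of groups where every non-scalar element is a counterexample, realized in types $A$, $B$, $D$), Theorem 3 (type $C$), Theorem 4 (the conjecture holds for all split groups and most quasi-split ones), and Proposition 5 (it holds for unipotent $a$ in any $G$). Nothing is claimed about the remaining isotropic or anisotropic groups, nor about which exceptional types admit counterexamples.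

## 2. The semigroup $S(a)$ and the equation $1\in S(a)$

**Definition.** For $a$ in a group $H$, let $S(a)$ be the set of products of $m\ge1$ conjugates of $a$ in $H$. It is closed under multiplication and under conjugation by $H$.

In the additive group $\mathbb Z$, for instance, $S(1)=\{1,2,3,\dots\}$, which is not a subgroup. In a finite group $S(a)$ always contains $1$, since $a^N=1$ for some $N$.

**Lemma 0.** The following are equivalent: (i) every $b$ lying in all normal subgroups containing $a$ is in $S(a)$; (ii) $a^{-1}\in S(a)$; (iii) $1\in S(a)$.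

*Proof.* (i)⇒(ii): take $b=a^{-1}$. (ii)⇒(iii): $1=a\cdot a^{-1}$ is a product of two elements of $S(a)$. (iii)⇒(i): let $1=c_1\cdots c_m$ with all $c_l$ conjugate to $a$. Conjugating the whole equation, we may assume $c_1=a$. If $m=1$, then $a=1$ and $a^{-1}=a\in S(a)$. If $m\ge2$, then $a^{-1}=c_2\cdots c_m\in S(a)$. As $S(a)$ is stable under conjugation, it contains the inverses of all conjugates of $a$, and hence the inverse of any product of conjugates. So $S(a)$ is a subgroup. It is normal, contains $a$, and lies in every normal subgroup containing $a$; it is therefore the normal subgroup generated by $a$, which is (i). ∎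

So the conjecture for a given $a$ and all $b$ is the single question whether $1\in S(a)$. When it fails, $b=a^{-1}$ is a counterexample.

**Example 1 (elements conjugate to their inverse).** If $a$ is conjugate to $a^{-1}$, then $1=a\cdot a^{-1}\in S(a)$. In $\mathrm{SL}_2(K)$, $\mathrm{diag}(\lambda,\lambda^{-1})$ is conjugate to its inverse by $\begin{pmatrix}0&1\\-1&0\end{pmatrix}$. For another case, let $D$ be any quaternion algebra over $K$ and consider $\mathrm{PGL}_1(D)$, where $\mathrm{PGL}_1(D)(K)=D^\times/K^\times$ by Hilbert 90. Let $d\in D^\times$ be non-scalar. Then $d$ and its conjugate $\bar d$ have the same minimal polynomial $T^2-(d+\bar d)T+d\bar d$, and they are conjugate in $D^\times$: if $D$ is a division algebra, by Skolem–Noether applied to the subfield $K(d)$; if $D=M_2(K)$, because both are similar to the companion matrix of this polynomial. Since $\bar d=\mathrm{Nrd}(d)\,d^{-1}$, the class of $d$ in $D^\times/K^\times$ is conjugate to its inverse. Hence the conjecture holds for $\mathrm{PGL}_1(D)$, while by Theorem 1 it can fail for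 $\mathrm{SL}_1(D)$. The isogeny class alone does not decide the question.

**Example 2 (a unipotent matrix).** In $\mathrm{SL}_2(K)$ let
$$e=\begin{pmatrix}1&1\\0&1\end{pmatrix},\quad e'=\begin{pmatrix}1&0\\-1&1\end{pmatrix},\quad J=\begin{pmatrix}0&1\\-1&0\end{pmatrix}.$$
Then $Je=\begin{pmatrix}0&1\\-1&-1\end{pmatrix}$ and $JeJ^{-1}=\begin{pmatrix}0&1\\-1&-1\end{pmatrix}\begin{pmatrix}0&-1\\1&0\end{pmatrix}=e'$, so $e'$ is conjugate to $e$. Moreover $ee'=\begin{pmatrix}0&1\\-1&1\end{pmatrix}$ has trace $1$ and determinant $1$, so it satisfies $x^2-x+1=0$, hence $x^3=-1$ and $(ee')^6=1$. Therefore $e^{-1}=e'(ee')^5$, a product of $11$ conjugates of $e$.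

**Proposition 5 (unipotent elements, any $G$).** Let $G$ be a semisimple group over a field $K$ of characteristic $0$. If $u\in G(K)$ is unipotent, then $u^{-1}$ is a product of at most $11$ conjugates of $u$ in $G(K)$. So the conjecture holds for $a=u$.

*Proof.* If $u=1$, then $u^{-1}=u$. If $u\neq1$, the Jacobson–Morozov theorem in characteristic $0$ gives a $K$-homomorphism $\mathrm{SL}_2\to G$ sending $e$ to $u$. Apply it to the identity $e^{-1}=e'(ee')^5$ of Example 2; it sends $\mathrm{SL}_2(K)$ into $G(K)$, so the image of $e'$ is conjugate to $u$ in $G(K)$. The last sentence is Lemma 0. ∎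

## 3. The half-integral valuation on $D$

This section builds the tool for Theorem 1. Recall that for $d=a_0+a_1i+a_2j+a_3ij$ one sets $\bar d=a_0-a_1i-a_2j-a_3ij$ and $\mathrm{Nrd}(d)=d\bar d\in K$; the reduced norm is multiplicative, and $d$ is invertible exactly when $\mathrm{Nrd}(d)\ne0$. The group $\mathrm{SL}_1(D)$ has $K$-points $G(K)=\{g\in D:\mathrm{Nrd}(g)=1\}$; over $\bar K$ the algebra $D$ becomes $M_2$ and $\mathrm{Nrd}$ becomes the determinant. As $(ij)^2=-\alpha t$,
$$\mathrm{Nrd}(d)=(a_0^2-\alpha a_1^2)-t\,(a_2^2-\alpha a_3^2). \tag{1}$$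

Let $v$ be the $t$-adic valuation on $K$, with $v(0)=\infty$ and residue field $k$.

**Step 1: the norm form of $K(i)$ has even valuation.** For $(p,q)\in K^2\setminus\{0\}$ we claim
$$v(p^2-\alpha q^2)=2\min(v(p),v(q)). \tag{2}$$
Divide $p,q$ by $t^{\min(v(p),v(q))}$; then $v(p),v(q)\ge0$ and the residues $\bar p,\bar q\in k$ are not both $0$. If $\bar p^2=\alpha\bar q^2$, then either $\bar q\ne0$ and $\alpha=(\bar p/\bar q)^2$ is a square, or $\bar q=0$ and then $\bar p=0$. Both are impossible, so $p^2-\alpha q^2$ has non-zero residue and valuation $0$.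

**Step 2: the two halves of (1) cannot cancel.** By (2), the first term of (1) has even valuation or vanishes, and the second has odd valuation or vanishes. Two elements of different valuation have a sum of valuation equal to the minimum. So for $d\neq0$ we get $\mathrm{Nrd}(d)\ne0$, $D$ is a division algebra, and
$$w(d):=\tfrac12 v(\mathrm{Nrd}(d))=\min\bigl\{v(a_0),\,v(a_1),\,v(a_2)+\tfrac12,\,v(a_3)+\tfrac12\bigr\}. \tag{3}$$
Put $w(0)=\infty$.

**Step 3: properties of $w$.** The expression $\frac12v(\mathrm{Nrd})$ shows $w(dd')=w(d)+w(d')$. The minimum shows $w(d+d')\ge\min(w(d),w(d'))$, $w(-d)=w(d)$, and $w(md)=w(d)$ for integers $m\ge1$, because $v(m)=0$ when $k$ has characteristic $0$.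

For example $w(ti)=1$, $w(j)=\frac12$ and $w(t^{-1}+i+j)=\min(-1,0,\tfrac12)=-1$. Every $g\in G(K)$ has $w(g)=\frac12v(1)=0$.

## 4. Inverting by $j$, and what abelian quotients can see

**The element $j$ has the wrong norm.** By Example 1, it is natural to ask first whether $a=(1+ti)(1-ti)^{-1}$ is conjugate to $a^{-1}$. In $D^\times$ it is: $jij^{-1}=-i$, so $jaj^{-1}=a^{-1}$. In $G(K)$ it is not. We have $a=\frac{(1+\alpha t^2)+2ti}{1-\alpha t^2}$ and $a^{-1}=\frac{(1+\alpha t^2)-2ti}{1-\alpha t^2}$, so an element $g$ with $gag^{-1}=a^{-1}$ satisfies $gig^{-1}=-i$. Then $j^{-1}g$ commutes with $i$ and lies in $K+Ki$, so $\mathrm{Nrd}(g)=-t(p^2-\alpha q^2)$ for some $p,q\in K$, which has odd valuation by (2) and is not $1$. But this excludes only $1=c_1c_2$. We have to exclude $1=c_1\cdots c_m$ for every $m$.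

**Abelian quotients.** A homomorphism $\varphi$ from $G(K)$ to an abelian group handles all $m$ at once: a product of $m$ conjugates of $a$ goes to $\varphi(a)^m$, so $1\notin S(a)$ as soon as $\varphi(a)$ has infinite order.

**Example 3.** By (3), $\{w\ge0\}$ is a ring, $\{w>0\}$ is a two-sided ideal in it, and the quotient is $k\oplus ki=k(\sqrt\alpha)$, which is commutative. All of $G(K)$ lies in $\{w=0\}$, so reduction is a homomorphism $\varphi:G(K)\to k(\sqrt\alpha)^\times$. Take $\alpha=-1$ and $k=\mathbb Q$ or $\mathbb R$. The element $c=\frac{3+4i}5$ has $\mathrm{Nrd}(c)=1$, and $\varphi(c)=c$ has infinite order, because the roots of unity of $\mathbb Q(i)$ are $\pm1,\pm i$. So $1\notin S(c)$.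

For the element $a$ of Theorem 1 this says nothing: $a\equiv1$, so $\varphi(a)=1$. We have to look at the next term, $a=1+2ti+(\text{terms with }w\ge2)$. Here abelian quotients stop working, for a definite reason. Let $N=\{g\in G(K):w(g-1)>1\}$, a normal subgroup, and let
$$g=(1+j)(1-j)^{-1},\qquad g'=(1+ij)(1-ij)^{-1},$$
both in $G(K)$, since $1+j$ and $1-j$ have the same norm $1-t$ and $1+ij$ and $1-ij$ have the same norm $1+\alpha t$. Then $g=1+2j+\rho$, $g'=1+2ij+\rho'$ with $w(\rho),w(\rho')\ge1$. Since $j\cdot ij=-ti$ and $ij\cdot j=ti$,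
$$gg'-g'g=4(j\cdot ij-ij\cdot j)+(w\ge\tfrac32)=-8ti+(w\ge\tfrac32).$$
Multiplying by $(g'g)^{-1}=1+(w\ge\frac12)$, we get $gg'g^{-1}g'^{-1}=1-8ti+(w\ge\frac32)$. As $a^4=1+8ti+(w\ge2)$, the product $a^4\cdot gg'g^{-1}g'^{-1}$ lies in $N$. So every homomorphism to an abelian group that kills $N$ sends $a$ to an element of order dividing $4$. The coefficient of $ti$ in $a$ is real information, but no abelian quotient that kills $N$ shows $a$ to have infinite order.

**What survives.** We do not need a homomorphism on all of $G(K)$. We need only that every conjugate of $a$ has the same leading term $2ti$. Then in a product of $m$ conjugates these terms add up to $2mti$, and nothing of higher order can cancel that. Here is a check with the $g$ above. From $(1-j)i=i(1+j)$ and $(1+j)i=i(1-j)$ one gets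
$$gig^{-1}=(1+j)(1-j)^{-1}i(1-j)(1+j)^{-1}=(1+j)\,i\,(1+j)^{-1}(1-j)(1+j)^{-1}=i\bigl((1-j)(1+j)^{-1}\bigr)^2=ig^{-2},$$
and $g^{-2}=1-4j+(w\ge1)$. So $g(2ti)g^{-1}=2ti-8t\,ij+\cdots$, which differs from $2ti$ only at value $\frac32>1$.

## 5. The leading-term lemma

**Lemma 1.** Let $R$ be a ring, $\Delta$ a totally ordered abelian group, and $w:R\to\Delta\cup\{\infty\}$ with $w(r)=\infty\iff r=0$, $w(r+s)\ge\min(w(r),w(s))$, $w(rs)\ge w(r)+w(s)$, $w(-r)=w(r)$, and $w(mr)=w(r)$ for all integers $m\ge1$. Let $H\subset R^\times$ be a subgroup and let $1+r\in R^\times$ with $r\ne0$, $w(r)>0$. Suppose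
$$w(grg^{-1}-r)>w(r)\quad\text{for all }g\in H. \tag{4}$$
Then every product $P$ of $m\ge1$ elements $g(1+r)g^{-1}$, $g\in H$, satisfies $w(P-1-mr)>w(r)$. In particular $P\neq1$.

*Proof.* Write $P=\prod_{l=1}^m(1+r_l)$ with $r_l=g_lrg_l^{-1}$. By (4), $w(r_l-r)>w(r)$, hence $w(r_l)\ge w(r)$. Expanding,
$$P=1+\sum_{l}r_l+(\text{a sum of products of at least two of the }r_l).$$
A product of $q\ge2$ of the $r_l$ has $w\ge q\,w(r)\ge2w(r)>w(r)$, because $w(r)>0$. Also $w\bigl(\sum_lr_l-mr\bigr)=w\bigl(\sum_l(r_l-r)\bigr)>w(r)$. Together, $w(P-1-mr)>w(r)$. If $P=1$, this would read $w(mr)>w(r)$, using $w(-mr)=w(mr)$. But $w(mr)=w(r)<\infty$. ∎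

The condition $w(mr)=w(r)$ is what makes the lemma work for all $m$. If a prime $p$ had positive value, then $w(pr)>w(r)$ would be possible, and for $p\mid m$ the last step would give no contradiction.

## 6. Proof of Theorem 1

We apply Lemma 1 with $R=D$, $w$ from (3), $\Delta=\frac12\mathbb Z$, $H=G(K)$. The conditions on $w$ hold by Step 3 of Section 3.

**Step 1: the leading term of $a$.** We have $\mathrm{Nrd}(1\pm ti)=1-\alpha t^2\ne0$, so $\mathrm{Nrd}(a)=1$. Put
$$r=a-1=\bigl((1+ti)-(1-ti)\bigr)(1-ti)^{-1}=2ti(1-ti)^{-1}.$$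
As $w(2ti)=1$ and $w(1-ti)=0$, we get $w(r)=1>0$. Write $r=2ti+r'$. Then
$$r'=2ti\bigl((1-ti)^{-1}-1\bigr)=2(ti)^2(1-ti)^{-1},\qquad w(r')=2>1.$$

**Step 2: elements of $G(K)$ nearly commute with $i$.** Let $g\in G(K)$, so $w(g)=w(g^{-1})=0$. Write $g=g_0+g_1$ with $g_0\in K+Ki$ and $g_1\in Kj+Kij$. By (3), $w(g_1)\ge w(g)=0$. But $w(g_1)\in\frac12+\mathbb Z$ or $g_1=0$. Hence $w(g_1)\ge\frac12$.

**Step 3: condition (4).** As $g_0$ commutes with $i$,
$$g(2ti)g^{-1}-2ti=\bigl(g\cdot2ti-2ti\cdot g\bigr)g^{-1}=\bigl(g_1\cdot2ti-2ti\cdot g_1\bigr)g^{-1},$$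
which has $w\ge\frac12+1>1$. Also $w(gr'g^{-1}-r')\ge w(r')=2>1$. Adding, $w(grg^{-1}-r)>1=w(r)$.

**Step 4: conclusion.** By Lemma 1, no product of $m\ge1$ conjugates of $a$ in $G(K)$ equals $1$, so $1\notin S(a)$. By Lemma 0, $a^{-1}\notin S(a)$. Every normal subgroup containing $a$ contains $a^{-1}$ because it is a group. ∎

**Example 4 (the choice of direction matters).** Take $\alpha=-1$. Then $\mathrm{Nrd}(i)=-\alpha=1$, so $i\in G(K)$, and $iji^{-1}=-j$. Hence $i$ conjugates $a'=(1+j)(1-j)^{-1}$ to $(1-j)(1+j)^{-1}=a'^{-1}$, and $1\in S(a')$. The leading term $2j$ is not fixed by conjugation, because the residues of elements of $G(K)$ lie in $k(\sqrt\alpha)$ and need not commute with $j$. If all residues were scalar, every direction would be fixed. This is the next theorem.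

## 7. Totally ramified algebras: every non-scalar element is a counterexample

**Setting.** $K$ is a field with a valuation $v:K^\times\to\Gamma$, where $\Gamma$ is a totally ordered abelian group, whose residue field $\kappa$ has characteristic $0$. $R$ is a finite-dimensional $K$-algebra with basis $(e_s)_{s\in\Sigma}$, $\Sigma$ a finite abelian group, $e_0=1$, and $e_se_{s'}=c_{s,s'}e_{s+s'}$ with $c_{s,s'}\in K^\times$. Elements $w(e_s)\in\Gamma\otimes\mathbb Q$ are given with $w(e_0)=0$,
$$w(e_s)+w(e_{s'})=v(c_{s,s'})+w(e_{s+s'}), \tag{5}$$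
and pairwise distinct modulo $\Gamma$. Put $w\bigl(\sum a_se_s\bigr)=\min_s\bigl(v(a_s)+w(e_s)\bigr)$.

Here $\Gamma$ is torsion-free, being ordered, and $\Gamma\otimes\mathbb Q$ carries the extended order. A small example: $K=k(x,y)$ with $k$ of characteristic $0$, where $v$ of a polynomial is its lexicographically smallest exponent in $\Gamma=\mathbb Z^2$ (smallest monomials multiply, so this is a valuation, and its residue field is $k$), with $R$ the quaternion algebra $i^2=x$, $j^2=y$ and $w(i)=\frac12v(x)$, $w(j)=\frac12v(y)$, $w(ij)=\frac12(v(x)+v(y))$.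

Properties of $w$. By distinctness modulo $\Gamma$, the numbers $v(a_s)+w(e_s)$ with $a_s\ne0$ are pairwise distinct, so each $r\neq0$ is one monomial (its leading monomial) plus monomials of strictly larger value. By (5), $w$ is additive on products of monomials. So in $rr'$ the product of the two leading monomials is a non-zero monomial of value $w(r)+w(r')$, and all other products of monomials have larger value. Hence $w(rr')=w(r)+w(r')$. In particular $R$ has no zero divisors and, being finite-dimensional, is a division algebra. As $v(m)=0$ for integers $m\ge1$, we have $w(mr)=w(r)$. The other conditions of Lemma 1 are clear.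

A group is called bi-orderable if it has a total order invariant under left and right multiplication. Equivalently, there is a subset $\mathcal P$, stable under products and conjugation, such that every non-trivial element lies in exactly one of $\mathcal P$ and $\mathcal P^{-1}$, while $1\notin\mathcal P$ (put $x<y$ iff $x^{-1}y\in\mathcal P$). For example, $\mathbb Z$ is bi-orderable. In such a group $1\notin S(a)$ for every $a\ne1$: if $a\in\mathcal P$, then $S(a)\subset\mathcal P$, and similarly for $\mathcal P^{-1}$.

**Theorem 2.** In this setting let $H\subset R^\times$ be a subgroup with $w(H)=0$. If $a\in H$ is not in $K$, then no product of $m\ge1$ conjugates of $a$ in $H$ lies in $K$. In particular $1\notin S(a)$ and $a^{-1}\notin S(a)$. Moreover $H/(H\cap K^\times)$ is bi-orderable.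

*Proof.*

**Step 1: elements of value $0$ are scalar to leading order.** Let $w(g)=0$, with leading monomial $ce_s$. Then $w(e_s)=-v(c)\in\Gamma$, so $s=0$ by distinctness modulo $\Gamma$. Thus $g=g_0+g'$ with $g_0\in K$, $v(g_0)=0$, $g'\in\bigoplus_{s\ne0}Ke_s$, $w(g')>0$. For any $r\ne0$, as $g_0$ is central and $w(g^{-1})=0$,
$$grg^{-1}-r=(g'r-rg')g^{-1}\quad\text{has}\quad w>w(r). \tag{6}$$

**Step 2: products of conjugates.** By Step 1, $a=a_0(1+r)$ with $0\ne r\in\bigoplus_{s\neq0}Ke_s$ and $w(r)>0$; $r\ne0$ because $a\notin K$. By (6), Lemma 1 applies to $1+r$. A product of $m$ conjugates of $a$ is therefore $a_0^m(1+mr+r'')$ with $w(r'')>w(r)$. The leading monomial of $mr$ has value $w(r)$ and sits at some $s\ne0$. The $e_s$-term of $r''$ has larger value, so the $e_s$-coefficient of $1+mr+r''$ is not $0$, and the product is not in $K$. In particular it is not $1$; so $1\notin S(a)$, and $a^{-1}\notin S(a)$ by Lemma 0.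

**Step 3: definition of the order.** For $\gamma\in w(R^\times)\setminus\Gamma$ let $\mathrm{gr}_\gamma=\{w\ge\gamma\}/\{w>\gamma\}$. It is torsion-free because $w(mr)=w(r)$. (It is a one-dimensional $\kappa$-space.) A torsion-free abelian group has a total group order: embed it in a $\mathbb Q$-vector space, choose a basis indexed by a totally ordered set, and take the sign of the coefficient at the largest index in the support. Fix such an order on each $\mathrm{gr}_\gamma$. A non-scalar $g\in H$ is $g_0(1+r)$ with $r$ as in Step 2; $r$ depends only on the class $gK^\times$, and $w(r)\notin\Gamma$ because its leading monomial sits at some $s\neq0$. Call the class positive if the class of $r$ in $\mathrm{gr}_{w(r)}$ is positive.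

**Step 4: products of positive classes are positive.** Let $1+r_1,1+r_2$ represent positive classes, and $\gamma=\min(w(r_1),w(r_2))$. The product is $1+r_1+r_2+r_1r_2$ with $w(r_1r_2)=w(r_1)+w(r_2)>\max(w(r_1),w(r_2))$. Its $e_0$-part is $1+\varepsilon$ with $\varepsilon$ the $e_0$-part of $r_1r_2$, so $v(\varepsilon)\ge w(r_1r_2)>0$. Dividing by $1+\varepsilon$, the product becomes $1+r_3$ with
$$r_3=(1+\varepsilon)^{-1}(r_1+r_2+r_1r_2-\varepsilon)\equiv r_1+r_2\pmod{\{w>\gamma\}}.$$
If $w(r_1)\neq w(r_2)$, the class of $r_1+r_2$ in $\mathrm{gr}_\gamma$ is that of the $r_l$ of smaller value; if they are equal, it is the sum of two positive elements. In both cases it is positive, in particular not $0$. So $w(r_3)=\gamma$ and the product is positive.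

**Step 5: inverses and conjugates.** We have $(1+r)^{-1}=1-r+r^2(1+r)^{-1}$, and the last term has value $2w(r)>w(r)$. Its $e_0$-part $\varepsilon$ has $v(\varepsilon)\ge2w(r)$; dividing by $1+\varepsilon$ as before, the inverse class is given by an element congruent to $-r$ modulo $\{w>w(r)\}$. So each non-trivial class is either positive or the inverse of a positive class, and not both. For $h\in H$, $hgh^{-1}=g_0(1+hrh^{-1})$, and by (6) $hrh^{-1}=r+\rho$ with $w(\rho)>w(r)$. The $e_0$-part of $hrh^{-1}$ is that of $\rho$, hence has value $>w(r)$, and dividing it out leaves the leading term $r$. So positivity is invariant under conjugation. The positive classes form a set $\mathcal P$ as required. ∎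

In Examples (A), (B), (D) below one may take, for instance, $K=k(x_1,\dots,x_r)$ or $k((x_1))\cdots((x_r))$ with the lexicographic valuation, $\Gamma=\mathbb Z^r$, and $k$ of characteristic $0$ containing the roots of unity needed. The values of the variables are linearly independent in $\Gamma/n\Gamma$ for every $n\geq 2$.

## 8. Symbol algebras: type $A_{n-1}$, $n\ge2$

**Example (A).** Keep $K,v$ as in Section 7. Suppose $K$ contains a primitive $n$-th root of unity $\zeta$, and that $x,y\in K^\times$ have values independent in $\Gamma/n\Gamma$: if $\mu v(x)+\nu v(y)\in n\Gamma$ then $n\mid\mu$ and $n\mid\nu$. Let $R$ be the symbol algebra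
$$X^n=x,\quad Y^n=y,\quad YX=\zeta XY,\qquad\text{basis }X^\mu Y^\nu\ (0\le\mu,\nu<n),\quad w(X^\mu Y^\nu)=\tfrac1n(\mu v(x)+\nu v(y)).$$
Let $G=\mathrm{SL}_1(R)$.

For $n=2$ this is the quaternion algebra $i^2=x$, $j^2=y$. In general $R$ is central simple of degree $n$: over $\bar K$ send $Y$ to $y^{1/n}Z$ with $Z=\mathrm{diag}(1,\zeta,\dots,\zeta^{n-1})$, and $X$ to $x^{1/n}P$ with $P$ the cyclic shift of basis vectors $f_\nu\mapsto f_{\nu+1}$. Then $ZPf_\nu=\zeta^{\nu+1}f_{\nu+1}=\zeta PZf_\nu$, so the relations hold. The $n^2$ matrices $P^\mu Z^\nu$ are linearly independent: different $\mu$ have disjoint supports, and the $Z^\nu$ are independent by Vandermonde. So $R\otimes\bar K\cong M_n(\bar K)$, and $G$ is a form of $\mathrm{SL}_n$.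

The setting of Section 7 applies with $\Sigma=(\mathbb Z/n)^2$. We have $X^\mu Y^\nu X^{\mu'}Y^{\nu'}=\zeta^{\nu\mu'}X^{\mu+\mu'}Y^{\nu+\nu'}$; a carry past $n$ contributes a factor $x$ or $y$, and $v(\zeta)=0$, which is (5). Distinctness modulo $\Gamma$ is the independence assumption.

**Claim.** $w(G(K))=0$.

*Proof.* For $g\in R^\times$ let $L_g$ be left multiplication by $g$ on $R$. Over $\bar K$ it is $n$ copies of the matrix $g$, so $\det L_g=\mathrm{Nrd}(g)^n$. We show
$$v(\det L_g)=n^2w(g)\qquad(g\ne0). \tag{7}$$

**Step 1: monomials.** If $g=ce_s$, then $g^n\in K$, so $(\det L_g)^n=\det L_{g^n}=(g^n)^{n^2}$, and $n\,v(\det L_g)=n^2v(g^n)=n^2\cdot n\,w(g)$.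

**Step 2: elements near $1$.** Let $w(g-1)>0$; then $w(g)=0$. Write $ge_t=\sum_sm_{st}e_s$. Since $w((g-1)e_t)=w(g-1)+w(e_t)>w(e_t)$,
$$v(m_{st}-\delta_{st})>w(e_t)-w(e_s)\quad\text{for all }s,t.$$
In particular $v(m_{ss}-1)>0$, so the $m_{ss}$ are units. In the Leibniz expansion of $\det L_g$, the term of a permutation $\pi\ne1$ has value $\sum_{t:\pi(t)\ne t}v(m_{\pi(t)t})>\sum_{t:\pi(t)\neq t}\bigl(w(e_t)-w(e_{\pi(t)})\bigr)=0$, since $\pi$ permutes its non-fixed points. The identity term is $\prod_sm_{ss}\in1+\mathfrak m_v$. So $\det L_g\in1+\mathfrak m_v$ and $v(\det L_g)=0=n^2w(g)$.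

**Step 3: general elements.** If $g\neq0$ has leading monomial $ce_s$, put $g_1=(ce_s)^{-1}g$. Then $w(g_1-1)=w\bigl((ce_s)^{-1}(g-ce_s)\bigr)>0$. Both sides of (7) are additive in products, so Steps 1 and 2 give (7).

If $\mathrm{Nrd}(g)=1$, then (7) gives $n^2w(g)=0$, so $w(g)=0$. ∎

Non-scalar elements of $G(K)$ exist. As $YXY^{-1}=\zeta X$, the commutator $(1+X)Y(1+X)^{-1}Y^{-1}=(1+X)(1+\zeta X)^{-1}$ has reduced norm $1$. If it were a scalar $c$, then $1+X=c+c\zeta X$ would give $c=1$ and $\zeta=1$, which is false.

Note also the consequence of (7) with $n=2$: since $\det L_g=\mathrm{Nrd}(g)^2$,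
$$v(\mathrm{Nrd}(d))=2w(d)\quad\text{on a quaternion algebra as in (A)}. \tag{8}$$

## 9. Spin groups: types $B$ and $D$

Recall that the Clifford algebra of a quadratic space $(V,q)$ is generated by $V$ with relations $z^2=q(z)$. For $q=\langle t_0,\dots,t_{n-1}\rangle$ with orthogonal basis $e_0,\dots,e_{n-1}$ this means $e_l^2=t_l$ and $e_le_{l'}=-e_{l'}e_l$ for $l\ne l'$. The even part $C_0(q)$ has basis $e_S=\prod_{l\in S}e_l$ (increasing order), $S$ of even size. For $n=3$ and $t_0=1$, the elements $e_0e_1,e_0e_2$ anticommute and have squares $-t_1,-t_2$, so $C_0(q)$ is a quaternion algebra. The canonical involution $\sigma$ is the anti-automorphism that is the identity on $V$, so $\sigma(e_S)=\pm e_S$. The group $\mathrm{Spin}(q)$ has $K$-points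
$$\{g\in C_0(q)^\times:\ gVg^{-1}=V,\ g\sigma(g)=1\},$$
and for $n\ge3$ it is connected and semisimple, of type $B_{(n-1)/2}$ for odd $n$ and $D_{n/2}$ for even $n$.

**Example (B, D).** Keep $K,v$ as in Section 7. Let $n\ge3$ and $q=\langle1,t_1,\dots,t_{n-1}\rangle$ with $v(t_1),\dots,v(t_{n-1})$ linearly independent in $\Gamma/2\Gamma$; put $t_0=1$. Let $R=C_0(q)$, $w(e_S)=\frac12\sum_{l\in S}v(t_l)$, and $G=\mathrm{Spin}(q)$.

The setting of Section 7 applies, with $\Sigma$ the group of even subsets of $\{0,\dots,n-1\}$ under symmetric difference. Indeed $e_Se_{S'}=\pm\bigl(\prod_{l\in S\cap S'}t_l\bigr)e_{S\triangle S'}$, and (5) holds because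
$$\tfrac12\sum_Sv(t_l)+\tfrac12\sum_{S'}v(t_l)=\sum_{S\cap S'}v(t_l)+\tfrac12\sum_{S\triangle S'}v(t_l).$$
For distinctness, let $S\ne S'$. Then $w(e_S)-w(e_{S'})$ differs from $\frac12\sum_{S\triangle S'}v(t_l)$ by $\sum_{S'\setminus S}v(t_l)\in\Gamma$. The set $S\triangle S'$ is even and non-empty, so it contains some $l\ge1$. By independence modulo $2\Gamma$, $\frac12\sum_{S\triangle S'}v(t_l)\notin\Gamma$.

We have $w(G(K))=0$: as $\sigma(e_S)=\pm e_S$, $w\circ\sigma=w$, so $g\sigma(g)=1$ gives $2w(g)=0$.

A non-scalar element: let $f=e_0e_1$, so $f^2=-t_1$ and $\sigma(f)=e_1e_0=-f$. Put $g=(1+f)^2/(1+t_1)$; here $t_1\neq-1$ because $v(t_1)\ne0$. Then $(1+f)\sigma(1+f)=(1+f)(1-f)=1+t_1$, so $g\sigma(g)=1$. Moreover $1+f=e_0(e_0+e_1)$ is a product of two vectors with $q\ne0$, and conjugation by a vector $z$ with $q(z)\neq0$ preserves $V$: if $xz+zx=\beta\in K$ for $x\in V$, then $zxz^{-1}=-x+\beta q(z)^{-1}z$. So $gVg^{-1}=V$. Finally $(1+f)^2=1-t_1+2f$ is not a scalar.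

**Corollary of Theorem 2.** In Examples (A), (B), (D), every non-scalar $a\in G(K)$, with $b=a^{-1}$, violates the conjecture.

*Proof.* Apply Theorem 2 with $H=G(K)$. Every normal subgroup containing $a$ contains $a^{-1}$. ∎

## 10. Quaternionic hermitian forms: type $C_m$, all $m\ge1$

**Theorem 3.** Let $v:K^\times\to\Gamma$ be a valuation of residue characteristic $0$, and let $x,y,h_2,\dots,h_m\in K^\times$ have values linearly independent in $\Gamma/2\Gamma$, with $v(x)>0$; put $h_1=1$. Let $D$ be the quaternion algebra $i^2=x$, $j^2=y$, $ij=-ji$, and $G=U(h)$ for the hermitian form $h(z,z')=\sum_l\bar z_lh_lz'_l$ on $D^m$ (connected, simply connected, type $C_m$). Let $a=\mathrm{diag}(d,1,\dots,1)$, $d=(1+i)(1-i)^{-1}$. Then $a^{-1}\notin S(a)$ in $G(K)$.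

Here $G(K)$ consists of the matrices $g\in\mathrm{GL}_m(D)$ with $h(gz,gz')=h(z,z')$. For $m=1$ the condition is $\bar gg=1$, and $G=\mathrm{SL}_1(D)$. Suitable data: $K=k(x,y,h_2,\dots,h_m)$, $k$ of characteristic $0$, with the lexicographic valuation.

*Proof.*

**Step 1: a value function on matrices.** By Example (A) with $n=2$, $D$ has $w$ with $v(\mathrm{Nrd}\,d')=2w(d')$, see (8), and $w(D^\times)=\Gamma+\frac12\mathbb Zv(x)+\frac12\mathbb Zv(y)$. On $M_m(D)$ put
$$w(g)=\min_{l,l'}\bigl(w(g_{ll'})+\tfrac12v(h_l)-\tfrac12v(h_{l'})\bigr).$$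
It satisfies the conditions of Lemma 1. Only $w(gg')\ge w(g)+w(g')$ needs a word: $(gg')_{ll''}=\sum_{l'}g_{ll'}g'_{l'l''}$, and the corrections telescope, $\frac12v(h_l)-\frac12v(h_{l'})+\frac12v(h_{l'})-\frac12v(h_{l''})=\frac12v(h_l)-\frac12v(h_{l''})$.

**Step 2: unitary matrices are diagonal and scalar-valued to leading order.** Let $g\in G(K)$. Evaluating $h$ on the $l'$-th column gives
$$\sum_l\mathrm{Nrd}(g_{ll'})\,h_l=h_{l'}. \tag{9}$$
The non-zero terms have values $2w(g_{ll'})+v(h_l)\in v(h_l)+2\Gamma+\mathbb Zv(x)+\mathbb Zv(y)$. By the independence assumption (and $v(h_1)=0$), these cosets are distinct for distinct $l$. So the non-zero terms have distinct values, and $v(h_{l'})$ is their minimum, attained at exactly one $l$; comparing cosets, at $l=l'$. Therefore, for $l\ne l'$,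
$$w(g_{ll'})+\tfrac12v(h_l)-\tfrac12v(h_{l'})>0,$$
and $w(g_{ll})=0$. As in Step 1 of the proof of Theorem 2, $g_{ll}=\lambda_l+g'_{ll}$ with $\lambda_l\in K$ and $w(g'_{ll})>0$. Hence
$$g=\Lambda+g',\qquad\Lambda=\mathrm{diag}(\lambda_1,\dots,\lambda_m),\quad w(g')>0,\quad w(g)\ge0,$$
and likewise $w(g^{-1})\ge0$, since $g^{-1}\in G(K)$.

**Step 3: the element $a$.** We have $\mathrm{Nrd}(1\pm i)=1-x\neq0$ because $v(x)>0$. So $\mathrm{Nrd}(d)=1$, that is $\bar dh_1d=h_1$, and $a\in G(K)$. Put $r=a-1=\mathrm{diag}(d-1,0,\dots,0)$ with $d-1=2i(1-i)^{-1}$. As $w(1-i)=\min(0,\frac12v(x))=0$, we get $w(r)=\frac12v(x)>0$.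

**Step 4: condition (4).** The matrix $\Lambda$ commutes with $r$, since $\lambda_1\in K$ is central in $D$. So
$$grg^{-1}-r=(gr-rg)g^{-1}=(g'r-rg')g^{-1},\qquad w\ge w(g')+w(r)+w(g^{-1})>w(r).$$
By Lemma 1 with $R=M_m(D)$ and $H=G(K)$, $1\notin S(a)$; by Lemma 0, $a^{-1}\notin S(a)$. ∎

By Sections 8, 9 and 10 the conjecture fails, for suitable $K$, in every classical type $A_n$, $B_n$, $C_n$, $D_n$.

## 11. Split and quasi-split groups: the conjecture holds

Recall that $G$ is split if it has a maximal torus that is split over $K$, and quasi-split if it has a Borel subgroup over $K$. In the quasi-split case, fix a Borel subgroup $B$ over $K$ and a maximal torus $T\subset B$ over $K$. The Galois group acts on the characters of $T$ and permutes the simple roots. In the split case, with $T$ split, all orbits are singletons. The quasi-split $\mathrm{SU}_4$, of type ${}^2A_3$, has the orbits $\{\alpha_1,\alpha_3\}$ and $\{\alpha_2\}$, each consisting of pairwise orthogonal roots. The quasi-split $\mathrm{SU}_3$ has the single orbit $\{\alpha_1,\alpha_2\}$, which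 is not orthogonal.

**Theorem 4.** Let $K$ have characteristic $0$, and let $G$ be a semisimple $K$-group which is $K$-split or, more generally, quasi-split with each Galois orbit of simple roots consisting of pairwise orthogonal roots (this excludes only factors of type ${}^2A_{2n}$, up to restriction of scalars). Then the conjecture holds for $G$: for every $a\in G(K)$, $S(a)$ is the normal subgroup of $G(K)$ generated by $a$.

The remark in parentheses: two distinct non-orthogonal simple roots are joined in the Dynkin diagram, so a diagram automorphism carrying one to the other preserves their common component. Among the automorphisms of connected diagrams (the flips of $A_n$, $D_n$, $E_6$, and the further symmetries of $D_4$), only the flip of $A_{2n}$ moves a node to a neighbor.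

**Example 5 ($\mathrm{SL}_2$ by hand).** Let $a\in\mathrm{SL}_2(K)$ be non-scalar. Some vector is not an eigenvector; taking it as first vector of a basis of determinant $1$, we may conjugate so that the lower left entry $z$ of $a$ is not $0$. Conjugating by $\begin{pmatrix}1&\xi\\0&1\end{pmatrix}$ adds $\xi z$ to the upper left entry, so we can make it $0$:
$$x_1=\begin{pmatrix}0&-z^{-1}\\z&\ast\end{pmatrix}=n_0\,\mathrm{diag}(z,z^{-1})\,u_1,\qquad n_0=\begin{pmatrix}0&-1\\1&0\end{pmatrix},$$
with $u_1$ upper unitriangular. Conjugate $x_1$ by $s=\mathrm{diag}(c,c^{-1})$ to get $x_2=n_0\,\mathrm{diag}(z,z^{-1})\,s^{-2}u_2$. Then $x_1\cdot u_1^{-1}x_2u_1=(n_0\,\mathrm{diag}(z,z^{-1}))^2s^{-2}u_2u_1=-\mathrm{diag}(c^{-2},c^2)\,u_2u_1$. For $c=2$ the diagonal entries are distinct, so this is conjugate, by an upper unitriangular matrix, to $h=-\mathrm{diag}(c^{-2},c^2)$. Finally $h\cdot n_0hn_0^{-1}=1$. So $1$ is a product of four conjugates of $a$. The general proof follows the same path.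

*Proof of Theorem 4.* By Lemma 0 we have to show $1\in S(a)$.

**Step 0: passing to an adjoint group in which no component of $a$ is trivial.** Over $\bar K$ the adjoint group is $G_{ad}=\prod_iG_i$ with $G_i$ simple adjoint. Let $I$ be the set of those $i$ for which the component of $a$ in $G_i$ is not $1$. As $a$ is $K$-rational, $I$ is Galois-stable, so $\pi:G\to\bar G=\prod_{i\in I}G_i$ is defined over $K$. Suppose a product $P$ of conjugates of $a$ has $\pi(P)=1$. Its components outside $I$ are trivial too, because those of $a$ are. So $P$ is trivial in $G_{ad}$, that is $P\in Z(G)(K)$, a finite group, and some power of $P$ is $1$. Powers of $P$ lie in $S(a)$. Hence it suffices to show $1\in\bar S:=\pi(S(a))$. If $I=\emptyset$, this is clear. Let $I\ne\emptyset$.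

**Notation and four facts.** Take a maximal $K$-split torus $S_0$ of $G$. As $G$ is quasi-split, $T=Z_G(S_0)$ is a maximal torus, contained in a Borel subgroup $B=TU$ over $K$. Let $\bar B=\bar T\bar U$ be the image of $B$ in $\bar G$, $W$ the Weyl group of $\bar G$, $\Delta$ its set of simple roots. Let $E=\pi(G(K))\subset\bar G(K)$. Then $\bar S$ is a semigroup normalized by $E$.

*Fact 1: $E$ is Zariski dense in $\bar G$.* Indeed $G(K)$ is dense in $G$ (Borel, *Linear Algebraic Groups*, 18.3), and $\pi$ is surjective.

*Fact 2: $\bar U(K)\subset E$.* The kernel of $G\to G_{ad}$ lies in $T$ and meets $U$ trivially, so in characteristic $0$ the map $U\to U_{ad}$ is an isomorphism. As $I$ is Galois-stable, $U_{ad}$ is the direct product over $K$ of $\bar U$ and another $K$-group. So $U(K)\to\bar U(K)$ is onto.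

*Fact 3: every Galois-invariant $w\in W$ has a representative in $E\cap N_{\bar G}(\bar T)(K)$.* Extend $w$ by $1$ on the other factors to a Galois-invariant element of the Weyl group of $G$, and let $n\in N_G(T)(\bar K)$ represent it. It commutes with the Galois action on the cocharacters of $T$, so it preserves the group of Galois-invariant cocharacters, which is the cocharacter group of $S_0$. Hence $n$ normalizes $S_0$. By Borel, 21.2, $N_G(S_0)/Z_G(S_0)$ is represented by $K$-points of $N_G(S_0)$. So there is $n'\in N_G(S_0)(K)$ with $n'\in nT(\bar K)$. It normalizes $Z_G(S_0)=T$ and represents $w$. Apply $\pi$.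

*Fact 4: a useful cocharacter.* Let $\mu$ be the sum of the positive coroots of the factors in $I$, a cocharacter of $T$. Galois permutes the positive roots and preserves $I$, so $\mu$ is Galois-invariant, hence defined over $K$, and $\pi(\mu(c))\in E$ for $c\in K^\times$. For a root $\alpha$ of $\bar G$, $\langle\alpha,\mu\rangle=2\,\mathrm{ht}(\alpha)$, since the value is $2$ on each simple root. The longest element $w_0\in W$ satisfies $w_0\mu=-\mu$. It is Galois-invariant, being the only element of $W$ with $w_0(\Delta)=-\Delta$.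

Let $n_0\in E$ represent $w_0$, and let $\Omega=\bar Un_0\bar T\bar U$ be the big cell. It is open and dense in $\bar G$, and $(u,z,u')\mapsto un_0zu'$ is an isomorphism $\bar U\times\bar T\times\bar U\to\Omega$ over $K$. So $\Omega(K)=\bar U(K)\,n_0\,\bar T(K)\,\bar U(K)$.

**Step 1: $\bar S\cap\Omega(K)\ne\emptyset$.** This puts a product of conjugates in general position. Let $\bar a=\pi(a)$, $C$ its conjugacy class in $\bar G(\bar K)$, $C^m$ the set of products of $m$ elements of $C$, and $X_m$ the Zariski closure of $C^m$, which is irreducible, as $C^m$ is an image of $\bar G^m$. For $c\in C$ we have $cX_m\subset X_{m+1}$. Dimensions do not decrease and are bounded, so for some $m$ we have $\dim X_m=\dim X_{m+1}$, and then $cX_m=X_{m+1}$ for all $c\in C$. So $c^{-1}c'X_m=X_m$ for all $c,c'\in C$. The stabilizer of $X_m$ under left multiplication is closed, hence contains the Zariski closure $M$ of the group generated by all $c^{-1}c'$. The set of these elements is stable under conjugation, so $M$ is a closed normal subgroup of $\bar G$.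

We show $M=\bar G$. Let $i\in I$. The component $\bar a_i\neq1$ is not central, as $G_i$ is adjoint. Choose $g\in G_i$ not commuting with $\bar a_i$; then $\bar a^{-1}g\bar ag^{-1}\in M$ has non-trivial $i$-component. So some $x\in M$ has $x_i\ne1$; choose $g'\in G_i$ not commuting with $x_i$. The commutator of $x$ and $g'$ is non-trivial and lies in $M\cap G_i$, as both are normal. A closed normal subgroup of the simple adjoint group $G_i$ is either $G_i$ or finite, and a finite one is central, hence trivial. So $M\supset G_i$ for every $i\in I$, and $M=\bar G$.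

Thus $X_m$ is non-empty and stable under left multiplication by $\bar G$, so $X_m=\bar G$. The dense set $C^m$ meets the non-empty open set $\Omega$. So the set of $(g_1,\dots,g_m)\in\bar G^m$ with $\prod_lg_l\bar ag_l^{-1}\in\Omega$ is open and non-empty. By Fact 1, $E^m$ is dense in $\bar G^m$, so this set contains a point of $E^m$. The corresponding product lies in $\bar S\cap\Omega(K)$.

**Step 2: $\bar S$ contains some $h\in\bar T(K)$ with $\alpha(h)\ne1$ for all roots $\alpha$.** Let $un_0zu'$ be the element of Step 1, with $u,u'\in\bar U(K)$ and $z\in\bar T(K)$. Conjugating by $u^{-1}\in E$, we get $x_1=n_0zu_1\in\bar S$ with $u_1=u'u\in\bar U(K)$. For $c\in K^\times$ put $s=\pi(\mu(c))\in E$. Then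
$$x_2=sx_1s^{-1}=n_0zs'u_2\in\bar S,\qquad s'=n_0^{-1}sn_0s^{-1}=\pi(\mu(c))^{-2},\quad u_2=su_1s^{-1},$$
where we used $w_0\mu=-\mu$. As $u_1\in E$, also $u_1^{-1}x_2u_1\in\bar S$, and
$$x_1\cdot u_1^{-1}x_2u_1=n_0z\,n_0zs'\,u_2u_1=\tau s'u_3\in\bar S,\qquad\tau=(n_0z)^2,\quad u_3=u_2u_1\in\bar U(K).$$
As $w_0^2=1$, $\tau=n_0^2\,(n_0^{-1}zn_0)\,z\in\bar T(K)$, and $\tau$ does not depend on $c$. For a positive root $\alpha$,
$$\alpha(\tau s')=\alpha(\tau)\,c^{-4\,\mathrm{ht}(\alpha)}.$$
Each equation $\alpha(\tau)=c^{4\,\mathrm{ht}(\alpha)}$ excludes finitely many $c$, and $K$ is infinite. So we can choose $c$ with $\alpha(h)\ne1$ for $h=\tau s'$ and all positive $\alpha$, hence for all roots.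

It remains to remove $u_3$ from $hu_3\in\bar S$. Let $U_l\subset\bar U$ be generated by the root groups of height $\ge l$. Galois preserves heights, so $U_l$ is defined over $K$. The quotient $V_l=U_l/U_{l+1}$ is commutative and unipotent, so in characteristic $0$ the exponential identifies it with the vector group $\mathrm{Lie}(V_l)$ over $K$. Conjugation by $h$ becomes the linear map $\mathrm{Ad}(h)$, with eigenvalues $\alpha(h)\neq1$, $\mathrm{ht}(\alpha)=l$. So $\mathrm{Ad}(h)^{-1}-1$ is invertible on $V_l(K)$. Also $U_l(K)\to V_l(K)$ is onto, because $H^1(K,U_{l+1})=0$ for the unipotent group $U_{l+1}$ in characteristic $0$. Now let $hu\in\bar S$ with $u\in U_l(K)$. For $\nu\in U_l(K)$,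
$$\nu hu\nu^{-1}=h\cdot(h^{-1}\nu h)\,u\,\nu^{-1},$$
and modulo $U_{l+1}$, written additively, the unipotent part is $(\mathrm{Ad}(h)^{-1}-1)\nu+u$. Choose $\nu$ so that it vanishes. As $\nu\in\bar U(K)\subset E$, we obtain an element of $\bar S$ of the form $hu'$ with $u'\in U_{l+1}(K)$. Starting at $l=1$ and iterating until $U_l=1$, we get $h\in\bar S$.

**Step 3: averaging over the rational Weyl group.** Let $W_K$ be the group of Galois-invariant elements of $W$. By Fact 3, for $w\in W_K$ the element $w(h)=n_whn_w^{-1}$ with $n_w\in E$ is in $\bar S\cap\bar T(K)$. So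
$$p=\prod_{w\in W_K}w(h)\in\bar S\cap\bar T(K),$$
and $p$ is $W_K$-invariant. Let $O\subset\Delta$ be a Galois orbit. Its roots are pairwise orthogonal, so the reflections $s_\alpha$, $\alpha\in O$, commute, and $s_O=\prod_{\alpha\in O}s_\alpha$ is Galois-invariant, because Galois permutes its factors. Hence $s_O\in W_K$. From $s_\alpha(z)=z\,\alpha^\vee(\alpha(z))^{-1}$ for $z\in\bar T$, and since applying $s_\alpha$ does not change the value of another $\beta\in O$ (as $\langle\beta,\alpha^\vee\rangle=0$),
$$s_O(p)=p\prod_{\alpha\in O}\alpha^\vee(\alpha(p))^{-1}.$$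
Apply $\beta\in O$ to the equation $s_O(p)=p$: only the factor $\alpha=\beta$ contributes, with $\langle\beta,\beta^\vee\rangle=2$, so $\beta(p)\,\beta(p)^{-2}=\beta(p)$, that is $\beta(p)^2=1$. This holds for all $\beta\in\Delta$. As $\bar G$ is adjoint, $\Delta$ generates the character group of $\bar T$, and $p^2=1$. Thus $1=p^2\in\bar S$. ∎

Orthogonality is used only in Step 3. Consider type $A_2$ with $\alpha,\beta$ interchanged by Galois. The flip acts on $W=S_3$ as conjugation by $w_0$, so $W_K=\{1,w_0\}$. As $w_0\alpha=-\beta$, the equation $w_0(p)=p$ gives $\alpha(p)\beta(p)=1$ and nothing more, and $p$ need not have finite order. So this argument does not reach the excluded factors.
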